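\title{Commutative semigroups whose multiplication tables have nearly disjoint rows}

\begin{abstract}
How many entries, counted with multiplicity, must some two rows of the multiplication table of a commutative semigroup of order $n$ have in common? A conjecture predicts about $n/2$. We show that it is false: for every sufficiently large $n$ there is a commutative semigroup of order $n$ in which any two rows share at most $Cn\sqrt{\log\log n/\log n}$ entries. The counterexamples are built from semilattices of abelian groups. In the other direction, commutativity alone forces an overlap of order $\sqrt n$, and for semilattices the conjecture is equivalent to Frankl's union-closed sets conjecture.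
\end{abstract}

\section{Introduction}

Let $S$ be a finite commutative semigroup, that is, a finite set with an associative and commutative multiplication. Its \emph{order} is its number of elements, and the \emph{row} of $a\in S$ is the list $(ax)_{x\in S}$, a row of the multiplication table. The following conjecture, posed in \cite{MO}, says that some two rows always have about half of their entries in common.

\begin{quote}
\textbf{Conjecture.} \emph{For every commutative semigroup $S$ of order $n\ge4$ there exist $a\ne b$ in $S$, an integer $m\ge\lfloor (n-1)/2\rfloor$, and two $m$-element subsets $X=\{x_1,\dots,x_m\}$ and $Y=\{y_1,\dots,y_m\}$ of $S\setminus\{a,b\}$ such that $ax_i=by_i$ for $i=1,\dots,m$.}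
\end{quote}

The sets $X$ and $Y$ may intersect and may even be equal. For $S$ of order at least $2$, let $M(S)$ be the largest $m\ge0$ for which such $a,b,X,Y$ exist, and let $\mu(n)$ be the minimum of $M(S)$ over all commutative semigroups of order $n$. The conjecture asserts that $\mu(n)\ge\lfloor(n-1)/2\rfloor$ for all $n\ge4$.

The simplest examples support it. If all products in $S$ are equal, then $M(S)=n-2$, the largest possible value. If $S$ is a group, we can match $x$ with $y=b^{-1}ax$ and discard the at most four values of $x$ for which $x$ or $y$ lies in $\{a,b\}$; hence $M(S)\ge n-4$. Let now $S$ be the set of all subsets of a $k$-element set, $k\ge2$, with union as multiplication, so that $n=2^k$. If $a\ne b$ and, say, $i\in a\setminus b$, then $a\cup x_j=b\cup y_j$ forces $i\in y_j$. So $Y$ consists of sets that contain $i$ and differ from $a$, and $m\le n/2-1$. Equality holds for $a=\{i\}$, $b=\emptyset$ and $X=Y=\{x: i\in x,\ x\ne a\}$ with $y_j=x_j$. Thus $M(S)=n/2-1=\lfloor(n-1)/2\rfloor$, and the constant in the conjecture could not be raised.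

Groups give almost $n$ and power sets give $n/2-1$, so one would guess that semigroups assembled from groups along a family of sets fall in between. They do not. To state the results we ignore the exclusion of the columns $a$ and $b$, which matters little. For $a,b,c\in S$ put
\[
f_a(c)=\#\{x\in S: ax=c\},\qquad \omega(a,b)=\sum_{c\in S}\min\bigl(f_a(c),f_b(c)\bigr),\qquad \omega^*(S)=\max_{a\ne b}\omega(a,b).
\]
The \emph{overlap} $\omega(a,b)$ is the size of the intersection of the rows of $a$ and $b$, viewed as multisets. It determines $M(S)$ up to an additive constant (Lemma~\ref{lem:overlap}).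

\begin{theorem}\label{thm:main}
Let $t\ge2$ and $N\ge 2t^4$ be integers with $\gcd(N,(t^2-1)!)=1$. There is a commutative semigroup $S=S(t,N)$ with $\omega^*(S)\le\frac4t|S|$.
\end{theorem}

\begin{corollary}\label{cor:false}
The conjecture is false. It fails for $S(9,N)$ with $N=2^{17}-1$.
\end{corollary}

The orders of the semigroups $S(t,N)$ are sparse, but the gaps can be filled.

\begin{theorem}\label{thm:all}
There is a constant $C$ such that for all sufficiently large $n$,
\[
\mu(n)\le C\,n\sqrt{\frac{\log\log n}{\log n}}.
\]
In particular $\mu(n)/n\to0$, and the conjecture fails for some semigroup of every sufficiently large order.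
\end{theorem}

So $\lfloor (n-1)/2\rfloor$ cannot be replaced by $\varepsilon n$ for any $\varepsilon>0$. A weaker bound does hold.

\begin{theorem}\label{thm:lower}
For every $n\ge2$, $\ \mu(n)\ge\sqrt{n/8}-\frac92$.
\end{theorem}

We do not determine the exact growth of $\mu(n)$ between these two bounds. The last result concerns the class that contains the power set example. A \emph{semilattice} is a commutative semigroup in which $x^2=x$ for all $x$. A family of sets is \emph{union-closed} if it contains the union of any two of its members; such a family is a semilattice under union. Frankl's union-closed sets conjecture states that \emph{every finite union-closed family $\mathcal F$ with a nonempty member has a point lying in at least $|\mathcal F|/2$ members.}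

\begin{theorem}\label{thm:frankl}
The conjecture restricted to finite semilattices is equivalent to Frankl's union-closed sets conjecture.
\end{theorem}

This paper does not settle Frankl's conjecture. Theorem~\ref{thm:frankl} is proved first, in Section~\ref{sec:frankl}, because it shows what a counterexample has to get around. Section~\ref{sec:groups} explains the two mechanisms that make rows differ, and Section~\ref{sec:main} combines them. Theorems~\ref{thm:all} and~\ref{thm:lower} are proved in Sections~\ref{sec:all} and~\ref{sec:lower}.

\section{The overlap of two rows}\label{sec:overlap}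

For $T\subseteq S$ write $f_a(T)=\sum_{c\in T}f_a(c)=\#\{x\in S: ax\in T\}$. Part (b) of the next lemma is our tool for upper bounds: two rows overlap little as soon as one set $T$ of values is hit often by the first row and rarely by the second.

\begin{lemma}\label{lem:overlap}
Let $S$ be a commutative semigroup of order $n\ge2$.
\begin{enumerate}
\item[(a)] $\omega^*(S)-4\le M(S)\le\omega^*(S)$.
\item[(b)] For all $a,b\in S$ and $T\subseteq S$, $\ \omega(a,b)\le n-f_a(T)+f_b(T)$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Fix $a\ne b$ and let $f'_a(c)$ and $f'_b(c)$ be the numbers of $x\in S\setminus\{a,b\}$ with $ax=c$ and with $bx=c$. The largest $m$ attainable with this pair $a,b$ is $\omega'=\sum_c\min(f'_a(c),f'_b(c))$. Indeed, since the $x_i$ are distinct and the $y_i$ are distinct, at most $\min(f'_a(c),f'_b(c))$ indices $i$ have $ax_i=by_i=c$; conversely, for each $c$ we can match that many solutions of $ax=c$ with as many solutions of $by=c$, and different values $c$ use different solutions. Since $f'\le f$, we have $\omega'\le\omega(a,b)$. Removing one entry from one row lowers one count by $1$, hence lowers the sum of minima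 by at most $1$. Deleting the columns $a$ and $b$ removes four entries from the two rows, so $\omega'\ge\omega(a,b)-4$. Now take the maximum over $a\ne b$.

(b) Since $\min(\rho,\sigma)=\rho-\max(\rho-\sigma,0)$ and $\sum_cf_a(c)=n$,
\[
\omega(a,b)=n-\sum_{c\in S}\max\bigl(f_a(c)-f_b(c),0\bigr)\le n-\sum_{c\in T}\bigl(f_a(c)-f_b(c)\bigr).\qedhere
\]
\end{proof}

\section{Semilattices and union-closed families}\label{sec:frankl}

On a semilattice $S$ define $x\le y$ to mean $xy=x$. This is a partial order: $x\le x$ by idempotence, $x\le y\le x$ gives $x=xy=y$, and $x\le y\le z$ gives $xz=xyz=xy=x$. The product is the greatest lower bound: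
\begin{equation}\label{eq:meet}
z\le xy\iff z\le x\text{ and }z\le y,
\end{equation}
because $z=zxy$ implies $zx=zx^2y=z$ and $zy=zxy^2=z$, while $zx=z=zy$ implies $zxy=zy=z$. If $S$ is finite, the product of all its elements is a least element $0$.

\begin{proof}[Proof of Theorem~\ref{thm:frankl}]
Assume the conjecture for semilattices, and let $\mathcal F$ be a union-closed family of $n$ sets with a nonempty member. The union $W$ of all members is a nonempty member. If $n\le2$, any point of $W$ lies in at least $1\ge n/2$ members. If $n=3$, there is a member $V$ other than $W$ and $\emptyset$, and any point of $V$ lies in the two members $V$ and $W$. If $n\ge4$, apply the conjecture to $(\mathcal F,\cup)$ to get $a\ne b$, $X$ and $Y$. After interchanging $(a,X)$ with $(b,Y)$ if necessary, there is a point $i\in a\setminus b$. Since $i\in a\cup x_k=b\cup y_k$, every $y_k$ contains $i$. So does $a$, and $a\notin Y$. Hence at least $m+1\ge\lfloor (n-1)/2\rfloor+1\ge n/2$ members contain $i$.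

Conversely, assume Frankl's conjecture and let $S$ be a semilattice of order $n\ge4$. We must represent $S$ by a union-closed family in such a way that a frequent point produces two rows that agree in many columns. In the power set example the two rows were those of $\{i\}$ and $\emptyset$. Under union the order $\le$ is reverse inclusion, so there $\emptyset$ is the top element; we look instead for pairs of elements that are adjacent in the order in a strong sense. Let $P$ be the set of $j\in S\setminus\{0\}$ such that $\{x: x<j\}$ has a greatest element $j_*$, and put $F(s)=\{j\in P: j\not\le s\}$ for $s\in S$. By \eqref{eq:meet}, $F(ss')=F(s)\cup F(s')$.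

The map $F$ is injective. Let $s\ne s'$, say $s\not\le s'$, and choose $j$ minimal among the elements with $j\le s$ and $j\not\le s'$ (the element $s$ is one of them). Then $j\ne0$ and $js'<j$. Every $x<j$ satisfies $x\le s$, so $x\le s'$ by minimality, so $x\le js'$ by \eqref{eq:meet}. Thus $j\in P$ with $j_*=js'$, and $j\in F(s')\setminus F(s)$.

Hence $\{F(s):s\in S\}$ is a union-closed family of $n$ sets, at least one of them nonempty. By Frankl's conjecture some $j\in P$ lies in at least $n/2$ of them, which means that $Z=\{s: j\le s\}$ has at most $\lfloor n/2\rfloor$ elements. Put $a=j_*$, $b=j$ and $X=Y=S\setminus(Z\cup\{j_*\})$ with $y_k=x_k$. Since $j\in Z$, the set $X$ avoids $a$ and $b$. For $x\notin Z$ we have $jx<j$, hence $jx\le j_*$, and so $jx=j_*jx=j_*x$. Finally $j_*\notin Z$, so $|X|=n-|Z|-1\ge\lceil n/2\rceil-1=\lfloor(n-1)/2\rfloor$.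
\end{proof}

\section{Semilattices of abelian groups}\label{sec:groups}

In a union-closed family the overlap of two rows is bounded by the number of members that contain a given point, and Frankl's conjecture predicts that some point lies in half of the members. If the members could carry weights, every point could be made rare by putting the weight on small members. Semigroups allow this: we replace each member by a group, and its weight is the order of the group.

Let $\mathcal J$ be a nonempty union-closed family of subsets of a finite set $\Lambda$. Suppose we are given pairwise disjoint finite abelian groups $A_J$ for $J\in\mathcal J$, written additively, and homomorphisms $\varphi^J_K\colon A_J\to A_K$ for $J\subseteq K$ in $\mathcal J$, with $\varphi^J_J=\mathrm{id}$ and $\varphi^K_L\circ\varphi^J_K=\varphi^J_L$ for $J\subseteq K\subseteq L$. On $S=\bigsqcup_JA_J$ define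
\begin{equation}\label{eq:product}
xy=\varphi^J_{J\cup K}(x)+\varphi^K_{J\cup K}(y)\in A_{J\cup K}\qquad(x\in A_J,\ y\in A_K).
\end{equation}
This product is commutative. It is associative because for $x\in A_J$, $y\in A_K$, $z\in A_L$ both $(xy)z$ and $x(yz)$ equal the sum of the images of $x,y,z$ in $A_{J\cup K\cup L}$. Each $A_J$ is a group under the product \eqref{eq:product}, so $S$ is a semilattice of abelian groups. We call $J$ the \emph{type} of the elements of $A_J$; the type of a product is the union of the types.

For two elements of different types the argument from Section~\ref{sec:frankl} survives, with weights.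

\begin{lemma}\label{lem:types}
Let $s\in A_J$, $s'\in A_{J'}$ and $\ell\in J\setminus J'$. Then $\omega(s,s')\le\sum_{K\in\mathcal J,\ \ell\in K}|A_K|$.
\end{lemma}

\begin{proof}
Every product $sx$ has a type containing $\ell$, so $f_s(c)=0$ unless the type of $c$ contains $\ell$. Hence $\omega(s,s')$ is at most the number of $x$ such that the type of $s'x$ contains $\ell$. Since $\ell\notin J'$, these are the $x$ whose own type contains $\ell$.
\end{proof}

The price is that we now have distinct elements $s,s'$ of the same type $J$. Look at the columns indexed by $A_K$, and let $H=\varphi^K_{J\cup K}(A_K)$, a subgroup of $A_{J\cup K}$. In these columns the row of $s$ takes each value in the coset $\varphi^J_{J\cup K}(s)+H$ equally often and no other value, and the row of $s'$ does the same with the coset $\varphi^J_{J\cup K}(s')+H$. If $\varphi^J_{J\cup K}(s-s')\in H$, the cosets coincide and these columns contribute $|A_K|$ to the overlap. Otherwise the two rows have no common value within these columns.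

\begin{example}\label{ex:toy}
Take the types $\{1\}$, $\{2\}$, $\{1,2\}$ with the groups $\{a_i\}\cong\mathbb Z/2$, $\{b_j\}\cong\mathbb Z/2$, $\{c_{ij}\}\cong(\mathbb Z/2)^2$ and the maps $a_i\mapsto c_{i0}$, $b_j\mapsto c_{0j}$. Three of the eight rows are
\[
\begin{array}{c|cc|cc|cccc}
 & a_0&a_1&b_0&b_1&c_{00}&c_{01}&c_{10}&c_{11}\\ \hline
a_0& a_0&a_1&c_{00}&c_{01}&c_{00}&c_{01}&c_{10}&c_{11}\\
a_1& a_1&a_0&c_{10}&c_{11}&c_{10}&c_{11}&c_{00}&c_{01}\\
b_0& c_{00}&c_{10}&b_0&b_1&c_{00}&c_{01}&c_{10}&c_{11}
\end{array}
\]
The elements $b_0$ and $a_0$ have different types. Lemma~\ref{lem:types} with $\ell=2$ gives $\omega(b_0,a_0)\le6$; the common entries are $c_{00},c_{00},c_{01},c_{10},c_{11}$, so the overlap is $5$. The elements $a_0$ and $a_1$ have the same type. In the columns $b_0,b_1$ their rows are the disjoint cosets $T=\{c_{00},c_{01}\}$ and $\{c_{10},c_{11}\}$. We have $f_{a_0}(T)=4$ and $f_{a_1}(T)=2$, so Lemma~\ref{lem:overlap}(b) gives $\omega(a_0,a_1)\le 8-4+2=6$, with equality by the table.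

With $\mathbb Z/N$ in place of $\mathbb Z/2$ the order is $n=N^2+2N$, and $\omega(a_0,a_1)=n-N$, since both rows contain every $a_i$ and every $c_{ij}$, and their remaining $N$ entries lie in disjoint cosets. The mechanism removes exactly the columns $b_j$ from the overlap, but these are few, because the top group is the largest.
\end{example}

So we want a collection of \emph{heavy} types, with groups of equal order, such that
\begin{enumerate}
\item[(1)] the heavy groups contain most elements of $S$;
\item[(2)] every $\ell\in\Lambda$ lies in only a small fraction of the heavy types;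
\item[(3)] for $s\ne s'$ of the same type $J$ and most heavy types $K$, the image of $s-s'$ in $A_{J\cup K}$ lies outside the image of $A_K$.
\end{enumerate}
Conditions (1) and (3) pull in opposite directions. The group $A_{J\cup K}$ must be much smaller than $A_K$, and yet $A_K$ must not map onto it. So the maps $\varphi$ need large kernels, but by (3) no nonzero element of $A_J$ may lie in the kernels of many of the maps $A_J\to A_{J\cup K}$.

Coordinates resolve this. Let an element of type $J$ have one coordinate for each $\ell\in\Lambda\setminus J$, with values in $U=(\mathbb Z/N)^D$, and let $\varphi^J_K$ forget the coordinates in $K\setminus J$. A difference $s-s'$ that is nonzero in coordinate $\ell$ is forgotten only on multiplication by a type that contains $\ell$, and by (2) few heavy types do. For a heavy type we restrict all coordinates to a subgroup of index $N$ in $U$, a different one for each heavy type, which makes its image proper. Passing from a heavy type to a larger type loses a whole coordinate, a factor of about $N^D$, and gains a factor $N$ in each remaining coordinate. So (1) holds if $D$ is somewhat larger than $|\Lambda|$.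 On the other hand, $D-1$ subgroups that are kernels of linear forms on $(\mathbb Z/N)^D$ in general position still share a nonzero vector, so (3) needs many more than $D$ heavy types. A grid provides this: $|\Lambda|=2t$ lines, $t^2$ heavy types indexed by the points, and $D=3t$ in between.

\section{The semigroups $S(t,N)$}\label{sec:main}

Fix $t$ and $N$ as in Theorem~\ref{thm:main}. Let $R=\mathbb Z/N$, $D=3t$ and $U=R^D$, with coordinates $u_0,\dots,u_{D-1}$. Let $\Gamma=\{1,\dots,t\}^2$ be the set of \emph{points} and $\Lambda$ the set of the $2t$ \emph{lines} of this grid, $t$ horizontal and $t$ vertical, each containing $t$ points. For $p\in\Gamma$ let $L_p\subset\Lambda$ consist of the two lines through $p$.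

\subsection*{Subgroups in general position}
Fix a bijection $p\mapsto\tau_p$ from $\Gamma$ to $\{0,1,\dots,t^2-1\}$ and put, with $0^0=1$,
\[
\lambda_p\colon U\to R,\qquad\lambda_p(u)=\sum_{j=0}^{D-1}\tau_p^{\,j}u_j,\qquad H_p=\ker\lambda_p.
\]

\begin{lemma}\label{lem:hyper}
\begin{enumerate}
\item[(i)] $|H_p|=N^{D-1}$ for every point $p$.
\item[(ii)] For $p\ne q$, the map $\lambda_p$ takes each value in $R$ exactly $|H_q|/N$ times on $H_q$.
\item[(iii)] Each nonzero $d\in U$ lies in at most $D-1$ of the subgroups $H_p$.
\end{enumerate}
\end{lemma}

\begin{proof}
For $p\ne q$ the integer $\tau_p-\tau_q$ is nonzero of absolute value at most $t^2-1$, so up to sign it divides $(t^2-1)!$, is prime to $N$, and is a unit of $R$. Recall that a square matrix over a commutative ring is invertible if its determinant is a unit, and that the fibers of a surjective homomorphism of finite groups all have the same size.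

(i) The map $\lambda_p$ is onto because the coefficient of $u_0$ is $1$.

(ii) On vectors supported on the coordinates $u_0,u_1$, the map $(\lambda_q,\lambda_p)\colon U\to R^2$ has the matrix with rows $(1,\tau_q)$ and $(1,\tau_p)$, of determinant $\tau_p-\tau_q$. So every pair $(0,r)$ is attained, that is, $\lambda_p$ maps $H_q$ onto $R$.

(iii) If $d$ lies in $H_{p_1},\dots,H_{p_D}$ for distinct points $p_i$, then $d$ is annihilated by the Vandermonde matrix $(\tau_{p_i}^{\,j})_{1\le i\le D,\ 0\le j<D}$. Its determinant $\prod_{i<k}(\tau_{p_k}-\tau_{p_i})$ is a unit, so $d=0$.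
\end{proof}

\subsection*{The construction}
Let $\mathcal J$ be the family of all $J\subseteq\Lambda$ that contain at least one horizontal and at least one vertical line. It is union-closed, every member has at least two elements, and the members with exactly two elements are the $t^2$ sets $L_p$. These are the heavy types. Put $U_J=H_p$ if $J=L_p$ and $U_J=U$ if $|J|\ge3$, and let
\[
A_J=\{(J,v): v\in (U_J)^{\Lambda\setminus J}\}
\]
with coordinatewise addition. For $J\subseteq K$ let $\varphi^J_K(J,v)=(K,v|_{\Lambda\setminus K})$. This lies in $A_K$: for $K=J$ the map is the identity, and for $K\ne J$ we have $|K|\ge3$ and $U_K=U$. Restrictions are homomorphisms and compose as required, so \eqref{eq:product} defines a commutative semigroup $S=S(t,N)$, with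
\[
(J,v)(K,w)=\bigl(J\cup K,\ (v+w)|_{\Lambda\setminus(J\cup K)}\bigr),
\]
where both $v$ and $w$ are restricted before they are added.

By Lemma~\ref{lem:hyper}(i) all heavy groups have the order $\alpha=N^{(D-1)(2t-2)}$. Let $\beta=\sum_{|J|\ge3}|A_J|$, so that $n=|S|=t^2\alpha+\beta$. There are at most $2^{2t}$ types, and $|A_J|\le N^{D(2t-3)}$ for $|J|\ge3$. Since $(D-1)(2t-2)-D(2t-3)=D-2t+2=t+2$ and $N\ge2t^4\ge32$,
\begin{equation}\label{eq:beta}
\frac\beta\alpha\le 4^tN^{-(t+2)}=\Bigl(\frac4N\Bigr)^tN^{-2}\le\frac14.
\end{equation}

\begin{proof}[Proof of Theorem~\ref{thm:main}]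
We show that $\omega(s,s')\le4t\alpha$ for all $s\ne s'$. This suffices, since $4t\alpha=\frac4t\,t^2\alpha\le\frac4tn$.

\emph{Different types $J\ne J'$.} As $\omega$ is symmetric, we may assume that there is a line $\ell\in J\setminus J'$. We have $\ell\in L_p$ exactly for the $t$ points $p$ on $\ell$, so Lemma~\ref{lem:types} and \eqref{eq:beta} give $\omega(s,s')\le t\alpha+\beta\le4t\alpha$.

\emph{Equal types.} Let $s=(J,v)$ and $s'=(J,v')$ with $v\ne v'$. Choose $\ell\in\Lambda\setminus J$ with $d=v_\ell-v'_\ell\ne0$. Multiplication by $A_{L_p}$ separates $s$ from $s'$ in coordinate $\ell$ if this coordinate is not forgotten and $d$ cannot be absorbed by $H_p$. So call a point $p$ \emph{good} if $p\notin\ell$ and $d\notin H_p$. The first condition excludes $t$ points and, by Lemma~\ref{lem:hyper}(iii), the second excludes at most $D-1$. The number $g$ of good points therefore satisfies $t^2-g\le t+D-1=4t-1$. For good $p$ we have $\ell\notin J\cup L_p$, so we can define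
\[
T_p=\{(J\cup L_p,w)\in S:\ w_\ell-v_\ell\in H_p\},\qquad T=\bigcup_{p\text{ good}}T_p .
\]
We apply Lemma~\ref{lem:overlap}(b) with this $T$.

The row of $s$ hits $T$ often. For $p$ good and $x=(L_p,u)$, the product $sx$ has type $J\cup L_p$ and $\ell$-coordinate $v_\ell+u_\ell$ with $u_\ell\in H_p$, so $sx\in T_p$. Hence $f_s(T)\ge g\alpha$.

The row of $s'$ hits $T$ rarely. The columns of types with at least three lines contribute at most $\beta$. Let $x=(L_q,u)$ with $s'x\in T_p$ for a good point $p$. Then $J\cup L_q=J\cup L_p$, so $\ell\notin L_q$ and $u_\ell\in H_q$, and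
\[
v'_\ell+u_\ell-v_\ell=u_\ell-d\in H_p .
\]
If $q=p$, this gives $d\in H_p$, which is excluded for good $p$. The case $q\ne p$ does occur: if $p$ and $q$ lie on one vertical line and both of their horizontal lines belong to $J$, then $J\cup L_p=J\cup L_q$, and the columns $A_{L_q}$ of the row of $s'$ can meet the columns $A_{L_p}$ of the row of $s$. But then $x$ must satisfy $\lambda_p(u_\ell)=\lambda_p(d)$, and by Lemma~\ref{lem:hyper}(ii) exactly $\alpha/N$ elements of $A_{L_q}$ do. There are at most $t^4$ pairs $(p,q)$, so $f_{s'}(T)\le t^4\alpha/N+\beta$.

By Lemma~\ref{lem:overlap}(b), the hypothesis $N\ge2t^4$ and \eqref{eq:beta},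
\[
\omega(s,s')\le(t^2\alpha+\beta)-g\alpha+\frac{t^4}N\alpha+\beta\le(4t-1)\alpha+\frac\alpha2+\frac\alpha2=4t\alpha.\qedhere
\]
\end{proof}

\begin{proof}[Proof of Corollary~\ref{cor:false}]
The number $N=2^{17}-1=131071$ is a prime with $N\ge2\cdot9^4=13122$, and it is prime to $80!$ since $N>80$. The order $n$ of $S=S(9,N)$ is at least $t^2\alpha=81N^{416}>18$, so $\frac49n<\frac n2-1$. By Lemma~\ref{lem:overlap}(a) and Theorem~\ref{thm:main}, $M(S)\le\frac49n<\frac n2-1\le\lfloor\frac{n-1}2\rfloor$.
\end{proof}

\begin{remark}
The size of $N$ enters only in \eqref{eq:beta} and in the term $t^4\alpha/N$. The coprimality hypothesis enters only in parts (ii) and (iii) of Lemma~\ref{lem:hyper}, and the construction collapses without it. Let $N$ be even and let $d\in U$ have $d_1=d_2=N/2$ and all other coordinates $0$. Then $\lambda_p(d)=\frac N2\tau_p(\tau_p+1)=0$, so $d\in H_p$ for all $p$. Take $s=(J,v)$ and $s'=(J,v')$ that differ only in one coordinate $\ell$, with $v_\ell-v'_\ell=d$. Adding $d$ to the $\ell$-coordinate of $x$, whenever $x$ has one, is a bijection $x\mapsto x'$ of $S$ with $sx=s'x'$. Hence $\omega(s,s')=n$.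
\end{remark}

\section{All large orders}\label{sec:all}

To reach a given order $n$ we take a semigroup $S(t,N)$ of slightly smaller order and enlarge it. For a commutative semigroup $S$ let $S^0=S\cup\{z\}$, where $z$ is a new element with $zx=xz=z$ for all $x\in S^0$. This is again a commutative semigroup.

\begin{lemma}\label{lem:pad}
If $|S|\ge2$, then $\omega^*(S^0)\le\omega^*(S)+1$.
\end{lemma}

\begin{proof}
The row of $a\in S$ gains one entry, $az=z$, and $z$ occurs nowhere else in it. So for $a\ne b$ in $S$ the overlap increases by $1$. The row of $z$ is constantly $z$, so $\omega(a,z)=1$.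
\end{proof}

Each adjoined zero costs one unit, so we can afford about $n/t$ of them. By the construction, $|S(t,N)|=P_t(N)$, where
\[
P_t(N)=t^2N^{\delta}+\sum_{J\in\mathcal J,\ |J|\ge3}N^{3t(2t-|J|)},\qquad\delta=(3t-1)(2t-2)\le6t^2 .
\]
This is a polynomial in $N$ with nonnegative coefficients, and its degree is $\delta$ because $\delta-3t(2t-3)=t+2>0$. Hence $P_t$ is increasing on $[1,\infty)$ and
\begin{equation}\label{eq:scale}
P_t(\kappa N)\le\kappa^{\delta}P_t(N)\qquad(\kappa\ge1).
\end{equation}
To make the ratio of consecutive orders at most $1+1/t$, we need consecutive admissible values of $N$ with ratio $1+O(t^{-3})$, while $N$ should be allowed to be as small as a power of $t$, so that $t$ can grow quickly with $n$. We take $N$ prime. Bertrand's postulate (for every real $x\ge1$ there is a prime in $[x,2x]$) only bounds the ratio of orders by $2^\delta$. We use instead the theorem of Baker, Harman and Pintz \cite{BHP}: for all large $x$ the interval $[x-x^{0.525},x]$ contains a prime.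

\begin{proof}[Proof of Theorem~\ref{thm:all}]
Given a large $n$, let $t$ be the largest integer with $2t^2(2t^8)^{6t^2}\le n$. Then $t\to\infty$ as $n\to\infty$. From $\exp(t^2)\le n$ we get $\log t\le\frac12\log\log n$. By the maximality of $t$,
\[
\log n<\log\bigl(2(t+1)^2\bigr)+6(t+1)^2\log\bigl(2(t+1)^8\bigr)\le C_1t^2\log t
\]
for $t\ge2$, with an absolute constant $C_1$. Together these give
\begin{equation}\label{eq:t}
t^2\ge\frac{\log n}{C_1\log t}\ge\frac{2}{C_1}\cdot\frac{\log n}{\log\log n}.
\end{equation}

Every prime $N\ge t^8$ satisfies the hypotheses of Theorem~\ref{thm:main}, since $t^8\ge2t^4$ and $t^8>t^2-1$. Let $N_0$ be the least prime with $N_0\ge t^8$. Then $N_0\le2t^8$ by Bertrand's postulate, and \eqref{eq:beta} gives $P_t(N_0)\le2t^2N_0^{\delta}\le2t^2(2t^8)^{6t^2}\le n$. Let $N$ be the largest prime with $P_t(N)\le n$, so $N\ge N_0$, and let $N^+$ be the next prime, so $P_t(N^+)>n$.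

Put $x=N+2N^{0.525}\le3N$. Since $3^3<2^5$, we have $3^{0.525}<3^{3/5}<2$, so $x^{0.525}<2N^{0.525}$ and $x-x^{0.525}>N$. For $n$ large, $x\ge t^8$ is large, and \cite{BHP} yields a prime in $(N,x]$; thus $N^+/N\le1+2N^{-0.475}$. By \eqref{eq:scale} and $N^{-0.475}\le t^{-3.8}$,
\[
\frac n{P_t(N)}<\Bigl(\frac{N^+}N\Bigr)^\delta\le\exp\bigl(2\delta N^{-0.475}\bigr)\le\exp\bigl(12t^{-1.8}\bigr)\le\exp\Bigl(\frac1{2t}\Bigr)\le1+\frac1t,
\]
where the fourth inequality holds once $t^{0.8}\ge24$ and the last uses $\exp(u)\le1+2u$ for $0\le u\le1$.

Put $n_0=P_t(N)$ and adjoin $n-n_0\le n_0/t$ zeros to $S(t,N)$, one after another. The result is a commutative semigroup of order $n$ with $\omega^*\le4n_0/t+n_0/t\le5n/t$, by Theorem~\ref{thm:main} and Lemma~\ref{lem:pad}. Lemma~\ref{lem:overlap}(a) and \eqref{eq:t} give the bound with $C=5\sqrt{C_1/2}$.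
\end{proof}

\begin{remark}
The theorem on primes is needed only for the rate. Fix $t$ and let $N_k=1+k\,(t^2-1)!$, which satisfies the hypotheses of Theorem~\ref{thm:main} for large $k$. By \eqref{eq:scale}, $P_t(N_{k+1})/P_t(N_k)\le(N_{k+1}/N_k)^\delta\to1$, so the same padding gives $\mu(n)\le5n/t$ for all large $n$. Since $t$ is arbitrary, $\mu(n)/n\to0$.
\end{remark}

\section{The lower bound}\label{sec:lower}

We average the overlap over all pairs of rows, one value $c$ at a time. A value $c$ contributes little to the overlaps if its occurrences are concentrated in a few rows. In a symmetric table a long run of $c$ in one row is also a long run in one column, which places $c$ in many other rows; so $E$ occurrences cannot be concentrated in fewer than $\sqrt E$ rows.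

\begin{proof}[Proof of Theorem~\ref{thm:lower}]
Let $S$ be commutative of order $n$. Fix $c\in S$ and let $E=E_c$ be the number of pairs $(x,y)\in S^2$ with $xy=c$. Number the elements as $a_1,\dots,a_n$ so that the counts $d_i=f_{a_i}(c)$ satisfy $d_1\ge\dots\ge d_n$. Then $\sum_id_i=E$ and
\[
\sum_{i<j}\min(d_i,d_j)=\sum_{j}(j-1)d_j .
\]
Consider the $n\times n$ matrix with entry $1$ in position $(i,j)$ if $a_ia_j=c$ and $0$ otherwise. It is symmetric, so both its $j$th row and its $j$th column contain $d_j$ ones. Let $k=\lfloor\sqrt{E/2}\rfloor$, which is less than $n$ as $E\le n^2$, and let $\sigma=\sum_{j>k}d_j$. The first $k$ rows contain at most $k^2$ ones in the first $k$ columns and at most $\sigma$ ones in the other columns. Hence $E-\sigma\le k^2+\sigma$, so $\sigma\ge(E-k^2)/2\ge E/4$, and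
\[
\sum_j(j-1)d_j\ge k\sigma\ge\Bigl(\sqrt{E/2}-1\Bigr)\frac E4=\frac{E^{3/2}}{4\sqrt2}-\frac E4 .
\]
Now sum over the $n$ values of $c$. We have $\sum_cE_c=n^2$, so the mean of the $E_c$ is $n$, and Jensen's inequality for the convex function $u\mapsto u^{3/2}$ gives $\sum_cE_c^{3/2}\ge n\cdot n^{3/2}$. Therefore, with the sum over unordered pairs $a\ne b$,
\[
\frac{n^2}2\,\omega^*(S)\ge\binom n2\omega^*(S)\ge\sum_{\{a,b\}}\omega(a,b)\ge\frac{n^{5/2}}{4\sqrt2}-\frac{n^2}4 .
\]
Thus $\omega^*(S)\ge\frac{\sqrt n}{2\sqrt2}-\frac12=\sqrt{n/8}-\frac12$, and Lemma~\ref{lem:overlap}(a) gives $M(S)\ge\sqrt{n/8}-\frac92$.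
\end{proof}

\begin{remark}
The proof uses commutativity and not associativity. Commutativity cannot be dropped: in the semigroup with $xy=x$ for all $x,y$, the row of $a$ is constantly $a$, and all overlaps are $0$. Moreover, commutativity alone cannot give more than order $\sqrt n$. Take the projective plane over a field with $q$ elements. It has $n=q^2+q+1$ points and $n$ lines, each line has $q+1$ points, and two distinct points lie on exactly one common line. For points $x\ne y$ let $x*y$ be the line through them, let $x*x$ be any line through $x$, and identify lines with points by any bijection. This commutative operation has the property that every entry in the row of $a$ is a line through $a$, and a given line occurs at most $q+1$ times in that row. The rows of $a\ne b$ share only the value $a*b$, so their overlap is at most $q+1<\sqrt n+1$. A lower bound for $\mu(n)$ of larger order than $\sqrt n$ would therefore have to use associativity.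
\end{remark}

\begin{thebibliography}{9}

\bibitem{BHP}
Baker, Harman and Pintz, Proc. London Math. Soc. 83 (2001), 532--562.

\bibitem{MO}
``Conjecture: given any commutative semigroup $S$ of order $n\ge4$, there exist $a,b\in S$ with $a\ne b$, an integer $m\ge\lfloor(n-1)/2\rfloor$, and two'', \texttt{https://mathoverflow.net/posts/480381/revisions}.

\end{thebibliography}
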